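# Mirrored phantoms and a shrinking hexagon: pursuit by slow pursuers at density $1/r$

## 1. The mirror step

The whole proof runs on one elementary motion of a single pursuer. We build it first and then say what it is for.

An evader moves in the plane with speed at most $1$. A pursuer can move with speed at most $v<1$. Fix a start time $t_0$ and a time step $\tau>0$, and sample the evader's position:
$$x_m=x(t_0+m\tau),\qquad X_m=x_m-x_0,\qquad \Delta_m=x_m-x_{m-1},\qquad\text{so } |\Delta_m|\le\tau .$$

The pursuer does not aim at the evader. It aims at a *phantom*, an imaginary point that copies the evader's motion at scale $v$ and one time step late. The phantom starts at a point $w$ and at time $t_0+(m+1)\tau$ it is at $w+vX_m$. It has speed at most $v$, so a pursuer that has reached it can stay with it forever. The question is how to reach it.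

Suppose the pursuer starts at $w+g$ with $g\ne0$. Put $\rho=|g|$ and $\nu=g/\rho$; the unit vector $\nu$ points from the phantom to the pursuer. We keep the pursuer on the ray from the phantom in the fixed direction $\nu$, at a gap $r$ that never increases. During $[t_0,t_0+\tau]$ the pursuer rests, and we set $r_1=\rho$. During $[t_0+m\tau,t_0+(m+1)\tau]$, for $m\ge1$, it moves uniformly by the displacement
$$v\Delta_m-h_m\nu,\qquad h_m=\min\{r_m,H_m\},\qquad H_m=2v(\Delta_m\cdot\nu)_++v(\tau-|\Delta_m|), \tag{1}$$
and we set $r_{m+1}=r_m-h_m$. Here $(y)_+=\max\{y,0\}$.

For a feel of (1), let $\nu=(1,0)$, assume $r_m\ge H_m$, and try a few evader steps.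

- If $\Delta=(\tau,0)$, straight toward the pursuer, then $H=2v\tau$ and the pursuer moves by $(-v\tau,0)$. Phantom and pursuer run at each other.
- If $\Delta=\tau(\frac12,\frac{\sqrt3}2)$, then $H=v\tau$ and the pursuer moves by $v\tau(-\frac12,\frac{\sqrt3}2)$, the mirror image of $v\Delta$ in the line orthogonal to $\nu$.
- If $\Delta=(0,\tau)$ or $\Delta=(-\tau,0)$, then $H=0$ and the pursuer moves parallel to the phantom; the gap is kept.
- If $\Delta=0$, then $H=v\tau$ and the pursuer walks straight at the phantom.

So the pursuer mirrors an advance, copies a retreat, and spends any speed the evader did not use on closing in.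

**Lemma 1 (mirror step).**

- (a) Each displacement in (1) has length at most $v\tau$, and it depends only on $g$ and on $x_{m-1},x_m$, which are known at time $t_0+m\tau$, together with the previously computed $r_m$.
- (b) For $m\ge0$, at time $t_0+(m+1)\tau$ the pursuer is at $w+vX_m+r_{m+1}\nu$.
- (c) The gaps satisfy $r_m\ge r_{m+1}\ge0$; once a gap is $0$, it stays $0$.
- (d) If $m\ge1$ and $r_{m+1}>0$, then
$$\sum_{k=1}^m\Big[2v(\Delta_k\cdot g)_++v(\tau-|\Delta_k|)\,|g|\Big]<|g|^2 . \tag{2}$$
In particular $Y=vX_m$ satisfies $2Y\cdot g<|g|^2$, that is, $|Y|<|Y-g|$.

**Proof of (a).** The map $h\mapsto|v\Delta_m-h\nu|$ is convex, and $0\le h_m\le H_m$, so it suffices to bound it at $h=0$ and $h=H_m$. At $h=0$ the value is $v|\Delta_m|\le v\tau$. At $h=H_m$ the vector is $v\big(\Delta_m-2(\Delta_m\cdot\nu)_+\nu\big)-v(\tau-|\Delta_m|)\nu$. The vector $\Delta_m-2(\Delta_m\cdot\nu)_+\nu$ is either a reflection of $\Delta_m$ or $\Delta_m$ itself, so it has norm $|\Delta_m|$, and the total norm is at most $v|\Delta_m|+v(\tau-|\Delta_m|)=v\tau$.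

**Proof of (b) and (c).** At time $t_0+\tau$ the pursuer is at $w+g=w+vX_0+r_1\nu$, because $X_0=0$. If it is at $w+vX_{m-1}+r_m\nu$ at time $t_0+m\tau$, then after the displacement (1) it is at $w+vX_{m-1}+v\Delta_m+(r_m-h_m)\nu=w+vX_m+r_{m+1}\nu$. Since $H_m\ge0$, we have $0\le h_m\le r_m$ by induction, which gives (c).

**Proof of (d).** If $r_{m+1}>0$, then by (c) $r_{k+1}>0$ for all $k\le m$, so the minimum in (1) was never attained by $r_k$, and $h_k=H_k$ for all $k\le m$. Hence $\sum_{k\le m}H_k=\rho-r_{m+1}<\rho$. Multiply by $\rho=|g|$ and use $\rho\,\nu=g$ to get (2). Since $(\Delta_k\cdot g)_+\ge\Delta_k\cdot g$ and $\tau-|\Delta_k|\ge0$, (2) gives $2vX_m\cdot g<|g|^2$. Finally $|Y-g|^2-|Y|^2=|g|^2-2Y\cdot g$. $\blacksquare$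

The last part of (d) has a picture. The phantom is at $w+Y$, and the condition says that it is closer to its own start $w$ than to the pursuer's start $w+g$. So *an unreached phantom has not crossed the perpendicular bisector between its own start and the pursuer's start.*

Why the positive part in (1)? With pure reflection, mirroring retreats too, the gap would change by the signed amount $-2v\Delta\cdot\nu$ when $|\Delta|=\tau$. An evader that steps $\tau e,-\tau e,\tau e,\dots$ for a unit vector $e$ would keep the gap oscillating forever. With (1), every pair of steps shrinks the gap by $2v\tau|e\cdot\nu|$ as long as it stays positive. If $e\perp\nu$, even (1) makes no progress; that is why pursuers in several directions will be needed.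

What is all this for? Put pursuers at the six vertices of a large regular hexagon around the evader, and let six phantoms be the vertices of a *small* hexagon centered at the evader. If the phantoms all get reached, the small hexagon becomes real. The small hexagon moves with the phantoms, hence almost with the evader. Then we repeat. We now state the problem that this solves.

## 2. The game at density $1/r$

The following question is posed at https://mathoverflow.net/questions/329886/pursuit-evasion-with-many-slow-pursuers. Pursuers of speed $v<1$ are scattered in the plane with density $1/r$, where $r$ is the distance from the origin. You start at the origin and move with speed $1$. Can you avoid getting arbitrarily close to a pursuer?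

**Definition (Poisson process).** A Poisson point process of intensity $\lambda(x)$, with $\lambda$ locally integrable, is a random locally finite set of points (the *configuration*) such that the number of points in a bounded Borel set $B$ is Poisson with mean $\int_B\lambda$, independently for disjoint sets.

For $\lambda=1/|x|$, the disc of radius $R$ about $0$ has mean number $\int_0^R\frac1r\,2\pi r\,dr=2\pi R$. The number is linear in $R$, not quadratic.

**Definition (game).** All players are points, and pursuers may coincide. The evader's trajectory $x:[0,\infty)\to\mathbb R^2$ is $1$-Lipschitz, with $x(0)=0$; each pursuer's trajectory is $v$-Lipschitz and starts at its point of the Poisson process. Time is continuous, both sides know the initial configuration, and each side observes all current positions. Pursuers may coordinate and react.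

**Definition (escape).** The evader escapes if there are an evader strategy and a constant $d>0$, which may depend on the initial configuration but not on the pursuers' later play, such that against every pursuer strategy the distance from the evader to every pursuer stays at least $d$ for all time.

**Definition (sampled-data strategy).** A pursuer strategy is *sampled-data* if there is an increasing sequence of decision times, finitely many in bounded time, at which the pursuers choose constant velocities until the next decision time, and the choice depends only on evader positions at decision times up to now.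

Lemma 1(a) says that the mirror step has this form, with decision times $t_0+m\tau$. Against a sampled-data strategy any evader strategy produces a well-defined play. We use nothing about it except that $x$ is $1$-Lipschitz, and the pursuers never need the evader's velocity.

The problem records that rescaling makes the escape probability the same for density $c/r$ for all $c>0$, hence $0$ or $1$, and that the probability is $0$ at density $\omega(1/r)$. We do not need these facts. It conjectures that at density $1/r$, for every $v<1$, the evader escapes with probability $1$. **Theorem 1** below shows that this is false.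

**Theorem 1.** Let $v\in[10/11,1)$. For almost every configuration of the Poisson process of intensity $1/|x|$ there is a single sampled-data pursuer strategy such that, for *every* evader trajectory,
$$\liminf_{t\to\infty}\min_p|p(t)-x(t)|=0,$$
the minimum being over all pursuers $p$. Hence no evader strategy has a positive guaranteed $d$, and the escape probability is $0$.

**Theorem 2 (sparser pursuers).** Let $c>0$, $1\le\beta<2$, $a=2-\beta$, $0<\eta\le0.165$, $\eta<6^{-1/a}$, and $\frac1{1+0.61\,\eta}\le v<1$. Then the conclusion of Theorem 1 holds for the Poisson process of intensity $c|x|^{-\beta}$. In particular, for every $\beta<2$ there is $v_\beta<1$ such that for all $v\in[v_\beta,1)$ the escape probability is $0$ at density $r^{-\beta}$.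

**Theorem 3 (finite version).** Let $0<\eta\le0.165$ and $\frac1{1+0.61\eta}\le v<1$. Suppose six groups of $N\ge1$ pursuers each sit at the vertices of a regular hexagon of circumradius $R$, and the evader is within $0.535R$ of its center. Then the pursuers can force the distance to some pursuer to be at most
$$\frac{1.6}{\eta}\,R\,N^{-\alpha},\qquad \alpha=\frac{\ln(1/\eta)}{\ln6}>1,$$
within time $40R$.

In Theorem 3 the choice $\eta=\frac{1-v}{0.61\,v}$ is allowed once $v$ is close enough to $1$. It tends to $0$ as $v\to1$, so $\alpha\to\infty$ is allowed as $v\to1$.

Theorem 1 is Theorem 2 with $\beta=1$, $c=1$, $a=1$, $\eta=0.165<\frac16$: indeed $1+0.61\cdot0.165=1.10065\ge1.1$, so every $v\ge\frac{10}{11}$ satisfies $v\ge\frac1{1.10065}$.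

About scope: $10/11$ is not claimed to be optimal, and what happens for $v<10/11$ is not determined here. Faster pursuers can imitate slower ones, so the set of $v$ with escape probability $0$ is an up-set in $(0,1)$; the theorem says that it contains $[10/11,1)$.

## 3. One ring leaves a constant gap; shrinking rings need not

The natural first attempt is to encircle the evader. At scale $R$ there are of order $R$ pursuers available. Put $\kappa R$ of them evenly on a circle of radius $R$. Neighbors on the circle are at distance at most
$$\frac{2\pi R}{\kappa R}=\frac{2\pi}{\kappa}.$$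
At density $\omega(1/r)$ the number is $\omega(R)$ and this tends to $0$ as $R$ grows, which is why the problem records probability $0$ there. At density $1/r$ the bound is a constant. A larger circle brings proportionally more pursuers and exactly the same gap, so this count gives no small distances. Here the approach stops.

The quantity to watch is therefore the ratio (radius)/(number of pursuers). One static ring only uses its initial value. Suppose instead that a ring of radius $R$ with $N$ pursuers per group can be turned, whatever the evader does, into a ring around the evader of radius $\eta R$ with $\lfloor N/6\rfloor$ per group. With $N$ a power of $6$, each turn multiplies the ratio by $6\eta$. If $\eta<\frac16$ it shrinks each time. Start with $N=6^K$ at radius $R\approx 6^K/b$ for a constant $b>0$: after $K$ turns the radius is about $(6\eta)^K/b$, which tends to $0$ as $K\to\infty$. With $\eta=0.165$ we have $6\eta=0.99$, just enough.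

So everything reduces to one turn of the hexagon.

## 4. The Stage Lemma and the pursuers' plan

From here until the end of Section 8 fix
$$\theta=0.535,\qquad 0<\eta\le0.165,\qquad \frac1{1+0.61\,\eta}\le v<1 .$$
The consequences that we use are
$$\theta+\eta\le0.7,\qquad \frac{1-v}v\le0.61\,\eta,\qquad v\ge\frac1{1.10065}>0.9 . \tag{3}$$
Let $n_1,\dots,n_6$ be the sixth roots of unity, $n_j$ at angle $60^\circ(j-1)$. Then $\sum_jn_j=0$. Every $z\in\mathbb R^2$ makes an angle of at most $30^\circ$ with some $n_j$, so
$$z\cdot n_j\ge\tfrac{\sqrt3}2|z|\quad\text{for some }j. \tag{4}$$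

**Definition (configuration $\mathcal C(R,N)$).** There is a center $q$ with $|x-q|\le\theta R$, where $x$ is the evader's position, and there are six disjoint groups of $N$ pursuers each, group $j$ being located at the point $q+Rn_j$.

For example, $\mathcal C(1,6)$ holds when six pursuers sit at each of the six roots of unity and the evader is anywhere in the disc $|x|\le0.535$. The evader need not be at the center; this slack is essential, because the pursuers are slower.

**Stage Lemma.** From $\mathcal C(R,N)$ with $N\ge6$ at time $t_0$, the pursuers can force $\mathcal C(\eta R,\lfloor N/6\rfloor)$ within time $32R$.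

**The plan.** We now specify what all pursuers do. Let $\tau=0.004\,\eta R$ and define $x_m,X_m,\Delta_m$ as in Section 1. There are six phantoms; phantom $i$ starts at
$$w_i=x_0+\eta Rn_i,\qquad i=1,\dots,6 .$$
From each group $j$ form six disjoint subgroups $(j,i)$ of $\lfloor N/6\rfloor$ pursuers; the rest stay idle. Subgroup $(j,i)$ runs the mirror step (1) for phantom $i$. So all six groups go for each phantom; we do not know in advance which one will reach it. This costs the factor $6$ in the number of pursuers.

Write $u_i=x_0-q+\eta Rn_i$ for the start of phantom $i$ seen from the center. The vector from phantom $i$ to group $j$ at time $t_0$ is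
$$g_{ji}=(q+Rn_j)-w_i=Rn_j-u_i,\qquad |u_i|\le(\theta+\eta)R\le0.7R,\qquad |g_{ji}|\ge0.3R>0 . \tag{5}$$
Let $r_{ji,m}$ be the gaps produced by Section 1, and put $\nu_{ji}=g_{ji}/|g_{ji}|$. By Lemma 1(b), at time $t_0+(m+1)\tau$ subgroup $(j,i)$ is at
$$x_0+\eta Rn_i+vX_m+r_{ji,m+1}\nu_{ji}. \tag{6}$$

Call phantom $i$ *served after step $m$* if $r_{ji,m+1}=0$ for some $j$. By Lemma 1(c), served phantoms stay served. Let $m^*\ge1$ be the first $m$ such that all six phantoms are served after step $m$. The stage ends at time $t_0+(m^*+1)\tau$. The pursuers know $m^*$ at time $t_0+m^*\tau$, since the gaps $r_{ji,m^*+1}$ are computed from $x_0,\dots,x_{m^*}$ and the starting positions.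

When the stage ends, by (6), each point $q'+\eta Rn_i$ with $q'=x_0+vX_{m^*}$ carries a full subgroup. Three things remain to be proved: the stage ends in time, the evader's displacement during it is small, and hence the evader is near $q'$.

## 5. A resting evader, a running evader, and the lag

Let us play two stages by hand with $x_0=q=0$, ignoring the sampling step $\tau$ (that is, in the limit $\tau\to0$).

*The evader rests.* Each subgroup walks straight to its phantom at speed $v$. The group nearest to phantom $i$ is $j=i$, at distance $(1-\eta)R$. All six phantoms are served at time $(1-\eta)R/v$, and the new center is exactly the evader's position.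

*The evader runs at full speed in direction $n_1$.* Each phantom is displaced by $Y=yn_1$, with $y$ increasing from $0$. Since $\Delta\cdot g_{1i}>0$ throughout and no speed is unused, group $1$ reaches phantom $i$ when $2Y\cdot g_{1i}=|g_{1i}|^2$, that is, when the phantom meets the bisector of Section 1. With $g_{1i}=R(n_1-\eta n_i)$ this gives
$$\frac yR=\frac{1-\eta}2\ (i=1),\quad \frac{1-\eta+\eta^2}{2-\eta}\ (i=2,6),\quad \frac{1+\eta+\eta^2}{2+\eta}\ (i=3,5),\quad \frac{1+\eta}2\ (i=4).$$
The largest is the last one: $\frac{1-\eta+\eta^2}{2-\eta}\le\frac{1+\eta}2$ is equivalent to $3\eta^2\le3\eta$, and $\frac{1+\eta+\eta^2}{2+\eta}\le\frac{1+\eta}2$ is equivalent to $\eta^2\le\eta$. So all phantoms are served by the time $y=\frac{1+\eta}2R\le0.5825R$, by group $1$ alone. The evader is then at $\frac yv n_1$ and the new center at $yn_1$. The lag is $\frac{1-v}vy\le0.61\cdot0.5825\,\eta R<0.36\,\eta R$, which is less than $\theta\eta R$. The stage succeeds.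

The lag is the central difficulty. Could we let the small hexagon copy the evader exactly, with displacement $X_m$ in place of $vX_m$? No: a pursuer that has reached its vertex would have to move by $\Delta_m$, which may have length $\tau>v\tau$. So the phantoms must be slowed by the factor $v$, and at the end of the stage the evader is off-center by about $(1-v)|X|$, where $X$ is its displacement. For the next stage this must be at most $\theta\eta R=0.535\,\eta R$.

The obvious bound for $|X|$ is the duration of the stage. We shall prove that, up to the sampling step, the duration is below $28R/v$. This bounds the lag by $\frac{1-v}v\,28R$. That is enough if $v$ is very close to $1$: if $\frac{1-v}v\le0.018\,\eta$, the lag is at most $0.504\,\eta R$, and the sampling error, which Section 8 bounds by $2\tau=0.008\,\eta R$, still fits. But in the range that we want, $\frac{1-v}v$ may be as large as $0.61\,\eta$, and the bound is then $0.61\cdot28\,\eta R=17.08\,\eta R$. This is far too large. What gets past this point is to bound the displacement by geometry and not by time: while some phantom is unserved, it has not crossed the bisector with *any* of the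 six vertices, so it is confined to a small region.

## 6. The stage ends in time

**Step 1.** This step shows that $m^*$ exists and that the stage lasts at most $32R$.

Suppose phantom $i$ is unserved after step $m\ge1$. Then (2) holds with $g=g_{ji}$ for all six $j$. Sum over $j$.

*Right side.* By (5) and $\sum_jn_j=0$,
$$\sum_j|g_{ji}|^2=6R^2+6|u_i|^2\le6(1+0.49)R^2=8.94R^2 .$$

*First terms on the left.* For each $k$ use (4) to choose $j$ with $\Delta_k\cdot n_j\ge\frac{\sqrt3}2|\Delta_k|$. For this $j$,
$$\Delta_k\cdot g_{ji}=R\,\Delta_k\cdot n_j-\Delta_k\cdot u_i\ge(0.866-0.7)R|\Delta_k|\ge0.16R|\Delta_k| .$$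
The other $j$ contribute nonnegative amounts. So $\sum_j2v(\Delta_k\cdot g_{ji})_+\ge0.32\,vR|\Delta_k|$.

*Second terms on the left.* Since $|n_j|=1$, we have $\sum_j|g_{ji}|\ge\sum_jn_j\cdot g_{ji}=6R-\big(\sum_jn_j\big)\cdot u_i=6R$.

Hence the $k$-th summand on the left, summed over $j$, is at least
$$0.32\,vR|\Delta_k|+6vR(\tau-|\Delta_k|)\ge0.32\,vR\tau .$$
Altogether $m\cdot0.32\,vR\tau<8.94R^2$, that is,
$$m\tau<\frac{8.94}{0.32}\cdot\frac Rv<\frac{28R}v\qquad\text{whenever some phantom is unserved after step }m\ge1. \tag{7}$$
So $m^*$ is finite. Either $m^*=1$, or (7) applies to $m=m^*-1$; in both cases $m^*\tau\le28R/v+\tau$. The stage lasts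
$$(m^*+1)\tau\le\frac{28R}v+2\tau\le28\cdot1.10065\,R+0.008\cdot0.165\,R\le32R .$$

## 7. An unserved phantom cannot have gone far

**Step 2.** This step bounds the evader's displacement independently of time. The claim is
$$v\,|X_{m^*-1}|\le0.863\,R . \tag{8}$$

If $m^*=1$, then $X_0=0$. Otherwise some phantom $i$ is unserved after step $m^*-1\ge1$. Put $Y=vX_{m^*-1}$. Lemma 1(d), applied to all six groups, gives
$$|Y-g_{ji}|>|Y|,\qquad j=1,\dots,6 .$$
Scale so that $R=1$ and put the origin at $q$. The phantom started at $u_i$, and its displacement is $Y$; let $z=u_i+Y$ be its new position. As $g_{ji}=n_j-u_i$, the inequalities say that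
$$|z-n_j|>|z-u_i|=|Y|\qquad\text{for all }j .$$
So the phantom is closer to its own start than to any vertex of the big hexagon. Let $\zeta=|z|$. By (4) choose $j$ with $z\cdot n_j\ge\frac{\sqrt3}2\zeta$; then $|z-n_j|^2=\zeta^2-2z\cdot n_j+1\le\zeta^2-\sqrt3\,\zeta+1$. Together with the triangle inequality and $|u_i|\le0.7$ we have
$$|Y|^2<f(\zeta):=\zeta^2-\sqrt3\,\zeta+1,\qquad\big|\zeta-|Y|\big|\le0.7 . \tag{9}$$
For small $\zeta$ the second condition is the better upper bound for $|Y|$; after that the first one is. They balance where $(\zeta+0.7)^2=f(\zeta)$, that is, $(\sqrt3+1.4)\zeta=0.51$, so $\zeta\approx0.1628$. We split at $0.163$.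

*Case $\zeta\le0.163$.* Then $|Y|\le\zeta+0.7\le0.863$.

*Case $\zeta>0.163$.* First, $\zeta<1.536$. This is clear if $\zeta<0.7$. If $\zeta\ge0.7$, then $|Y|\ge\zeta-0.7\ge0$, so (9) gives $\zeta^2-1.4\,\zeta+0.49<\zeta^2-\sqrt3\,\zeta+1$, that is, $(\sqrt3-1.4)\zeta<0.51$. As $\sqrt3-1.4>0.33205$, this yields $\zeta<1.536$. Now $f$ is convex, so on $[0.163,1.536]$ it is at most the larger of its endpoint values, and
$$f(0.163)=0.02657-0.28232+1<0.7443,\qquad f(1.536)=2.35930-2.66043+1<0.6990$$
(summands rounded to five decimals). Hence $|Y|^2<0.7443<0.744769=0.863^2$.

This proves (8).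

## 8. The small hexagon is in place

**Step 3.** This step combines the two bounds and finishes the Stage Lemma.

At time $t_0+(m^*+1)\tau$ put $q'=x_0+vX_{m^*}$. For each $i$ choose $j(i)$ with $r_{j(i)i,m^*+1}=0$. By (6), subgroup $(j(i),i)$ is at $q'+\eta Rn_i$. The six chosen subgroups are disjoint and have $\lfloor N/6\rfloor$ members each. The evader is at $x_{m^*+1}=x_0+X_{m^*}+\Delta_{m^*+1}$, so
$$|x_{m^*+1}-q'|=|\Delta_{m^*+1}+(1-v)X_{m^*}|\le\tau+(1-v)\big(|X_{m^*-1}|+\tau\big)\le2\tau+\frac{1-v}v\cdot0.863R,$$
where the last step used (8). By (3) and $\tau=0.004\,\eta R$ this is at most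
$$(0.008+0.61\cdot0.863)\,\eta R\le(0.008+0.5265)\,\eta R<0.535\,\eta R=\theta\,(\eta R).$$
This is $\mathcal C(\eta R,\lfloor N/6\rfloor)$ with center $q'$, and by Step 1 it was reached within time $32R$. $\blacksquare$

## 9. Iterating the stage: proof of Theorem 3

The hypothesis of Theorem 3 is exactly $\mathcal C(R,N)$. Let $K=\lfloor\log_6N\rfloor$, so $N\ge6^K$. Since $\lfloor\lfloor N/6^s\rfloor/6\rfloor=\lfloor N/6^{s+1}\rfloor$, after $s$ stages the groups have $\lfloor N/6^s\rfloor\ge6^{K-s}$ members. This is at least $6$ for $s<K$, so the Stage Lemma can be applied $K$ times. It leads to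
$$\mathcal C\big(\eta^KR,N_K\big),\qquad N_K=\lfloor N/6^K\rfloor\ge1 .$$
Each vertex is occupied, and the evader is within $\theta\eta^KR$ of the center, so it is within $(1+\theta)\eta^KR\le1.6\,\eta^KR$ of some pursuer. From $K\ge\log_6N-1$ we get
$$\eta^K\le\eta^{-1}\eta^{\log_6N}=\eta^{-1}N^{-\alpha},\qquad\alpha=\frac{\ln(1/\eta)}{\ln6},$$
which is the stated distance. The stages have radii $R,\eta R,\eta^2R,\dots$, so the total time is at most $32R\sum_{s\ge0}\eta^s\le32R/0.835<40R$. Finally $\alpha>1$, because $\eta\le0.165<\frac16$. $\blacksquare$

## 10. Forming hexagons in the Poisson process: proof of Theorem 2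

Now let $c,\beta,a,\eta,v$ be as in Theorem 2. The proof finds enough pursuers near the vertices of every large hexagon, and then plays one full shrinking sequence after another on larger and larger hexagons, each time with fresh pursuers.

**Step 4.** This step shows that almost surely all large hexagons are well supplied.

For integers $R\ge1$ consider the six discs $B(Rn_j,\frac\theta2R)$, where $\frac\theta2=0.2675$. Neighboring centers are at distance $R>2\cdot0.2675R$, so the discs are disjoint, and they lie in the annulus
$$0.7325R\le|x|\le1.2675R . \tag{10}$$
The number of pursuers in one disc is Poisson with mean $\mu$. The intensity $c|x|^{-\beta}$ is at least $c(1.2675R)^{-\beta}$ on the disc, and $1.2675^{-\beta}\ge1.2675^{-2}$. Hence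
$$\mu\ge c\,(1.2675R)^{-\beta}\,\pi\,(0.2675)^2R^2\ge0.13\,c\,R^a,$$
because $\pi\cdot0.2675^2/1.2675^2>0.139$.

We need a tail bound: if $Z$ is Poisson with mean $\mu$, then $P(Z\le\mu/2)\le e^{-\mu/8}$. Indeed $E\,2^{-Z}=e^{-\mu/2}$, so by Markov's inequality
$$P(Z\le\mu/2)=P\big(2^{-Z}\ge2^{-\mu/2}\big)\le2^{\mu/2}e^{-\mu/2}=e^{-\mu(1-\ln2)/2}\le e^{-\mu/8},$$
since $(1-\ln2)/2>0.15>\frac18$.

Put $b=c/16$. Then $bR^a=0.0625\,cR^a\le0.065\,cR^a\le\mu/2$, so the probability that some disc at scale $R$ has fewer than $bR^a$ pursuers is at most $6e^{-0.13\,cR^a/8}$. This is summable over $R$ because $a>0$. By the Borel–Cantelli lemma, almost surely there is $R_*$ such that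
$$\text{for all integers }R\ge R_*,\text{ each of the six discs contains at least }bR^a\text{ pursuers.} \tag{11}$$
Fix such a configuration.

**Step 5.** This step describes the strategy, in rounds, and checks that it can be carried out.

For $k\ge1$ let $R(k)=\lceil(6^k/b)^{1/a}\rceil$. Then $bR(k)^a\ge6^k$. For all large $k$ we have $(6^k/b)^{1/a}\ge1$, hence $R(k)\le2(6^k/b)^{1/a}$. Also $R(k)\to\infty$.

Round $\ell=1,2,\dots$ starts at time $t_\ell$, with $t_1=0$. At that time let $k_\ell$ be the smallest $k\ge\ell$ such that $R_\ell:=R(k)$ satisfies
$$R_\ell\ge R_*,\quad R_\ell\le2(6^{k}/b)^{1/a},\quad R_\ell\ge2R_{\ell-1}\ (\text{for }\ell\ge2),\quad R_\ell\ge\ell,\quad t_\ell\le0.2R_\ell .$$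
All sufficiently large $k$ qualify. If $\ell\ge2$, then $0.7325R_\ell\ge1.465R_{\ell-1}>1.2675R_{\ell-1}$, and the earlier radii are smaller still. By (10), the discs at scale $R_\ell$ are disjoint from all those used before, so their pursuers are still at their initial positions.

*Gathering.* By (11) and $bR_\ell^a\ge6^{k_\ell}$, we can choose $6^{k_\ell}$ pursuers in each disc $B(R_\ell n_j,0.2675R_\ell)$. From time $t_\ell$ they go straight to $R_\ell n_j$ at speed $v$ and wait there. Since $v\ge\frac1{1.10065}$, they arrive by time
$$t_\ell+\frac{0.2675R_\ell}v\le(0.2+0.2945)R_\ell\le0.5R_\ell<\theta R_\ell .$$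

*Shrinking.* At time $\theta R_\ell$ the evader, which started at $0$ with speed at most $1$, satisfies $|x(\theta R_\ell)|\le\theta R_\ell$. So $\mathcal C(R_\ell,6^{k_\ell})$ holds with $q=0$. Apply the Stage Lemma $k_\ell$ times; the groups have $6^{k_\ell},6^{k_\ell-1},\dots,6$ members before the successive stages and $1$ at the end. Let $t_{\ell+1}$ be the time when the last stage ends. As in Section 9, $\theta R_\ell\le t_{\ell+1}\le\theta R_\ell+40R_\ell$. All pursuers that are not mentioned rest.

This is a sampled-data strategy. In each round there are finitely many decision times: the start, the arrivals of finitely many pursuers, time $\theta R_\ell$, and finitely many steps in finitely many stages. Moreover $t_{\ell+1}\ge\theta R_\ell\ge\theta\ell\to\infty$, so there are finitely many decision times in bounded time. All choices depend only on sampled evader positions.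

**Step 6.** This step reads off the conclusion.

At time $t_{\ell+1}$ the configuration is $\mathcal C(\eta^{k_\ell}R_\ell,1)$, so as in Section 9 some pursuer is within
$$1.6\,\eta^{k_\ell}R_\ell\le3.2\,b^{-1/a}\big(6^{1/a}\eta\big)^{k_\ell}$$
of the evader. By hypothesis $6^{1/a}\eta<1$, and $k_\ell\ge\ell\to\infty$, so these distances tend to $0$, at times $t_{\ell+1}\to\infty$, for every $1$-Lipschitz evader trajectory. Hence $\liminf_{t\to\infty}\min_p|p(t)-x(t)|=0$. For almost every configuration, then, no evader strategy keeps all pursuers at distance at least $d$ for any $d>0$, and the escape probability is $0$. This proves the first part of Theorem 2, and with $\beta=1$, $c=1$, $\eta=0.165$ it proves Theorem 1.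

**Step 7.** This step proves the last sentence of Theorem 2, at density $r^{-\beta}$.

If $1\le\beta<2$, take $c=1$, $\eta=\min\{0.165,\frac12\,6^{-1/a}\}$ and $v_\beta=\frac1{1+0.61\,\eta}$; all hypotheses hold for every $v\in[v_\beta,1)$.

If $\beta<1$, take $v_\beta=\frac{10}{11}$. For $R\ge2$ the discs of Step 4 lie in $\{|x|\ge1\}$ by (10), and there $|x|^{-\beta}\ge|x|^{-1}$. So the disc means are at least those for intensity $|x|^{-1}$, and (11) holds almost surely with $a=1$ and $b=\frac1{16}$. Steps 5 and 6 use nothing about the process except (11), so they apply with $a=1$ and $\eta=0.165$. $\blacksquare$
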